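# The face lattice of a square as an interval of finite groups

## 1. Alternating signs on ten subgroups or fewer

Take the cyclic group $C_{30}$. It has one subgroup for each divisor of $30$, hence eight subgroups, and inclusion is divisibility. Give the trivial subgroup the number $1$, and give every other subgroup the number that makes the sum over all its subgroups (itself included) equal to $0$. The subgroups of order $2,3,5$ get $-1$. The subgroup of order $6$ gets $+1$, because $1-1-1+1=0$, and so do those of order $10$ and $15$. The whole group gets $-1$, because $1-3+3-1=0$. The sign alternates with the height, and the absolute value is always $1$.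

Do the same for the faces of a square, ordered by inclusion: the empty face, four vertices, four edges, and the square itself. The empty face gets $1$, each vertex $-1$, each edge $+1$ (since $1-2+1=0$), and the whole square gets $-1$, since $1-4+4-1=0$. The signs follow the same pattern. But there are ten faces, and ten is not a power of $2$, so this is not the lattice of all subsets of a set.

Most groups do not show the pattern. In the symmetric group $S_3$ there are four subgroups directly above $1$, and the top gets $3$. One can also start from a nontrivial subgroup. The subgroups of $S_4$ containing $\langle(1\,2)\rangle$ are this group itself, $\langle(1\,2),(3\,4)\rangle$, one dihedral group of order $8$, the two copies of $S_3$ fixing $4$ or $3$, and $S_4$. There the maximal chains have lengths $2$ (through an $S_3$) and $3$ (through the group of order $8$), so "height" does not even make sense.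

Let us fix the words.

**Definition (interval).** For finite groups $H\le G$, the interval $[H,G]$ is the lattice of all subgroups $K$ with $H\le K\le G$, ordered by inclusion.

**Definition (Möbius function).** In a finite poset, $\mu(x,x)=1$, and $\sum_{x\le z\le y}\mu(x,z)=0$ whenever $x<y$.

**Definition (graded, Eulerian, Boolean).** A finite lattice is *graded* if all its maximal chains have the same length (number of steps). Then $\mathrm{rk}(x)$ is the length of a maximal chain from the bottom $\hat 0$ to $x$, and the rank of the lattice is $\mathrm{rk}(\hat 1)$. A finite graded lattice is *Eulerian* if $\mu(x,y)=(-1)^{\mathrm{rk}(y)-\mathrm{rk}(x)}$ for all $x\le y$. It is *Boolean* if it is isomorphic to the lattice $B_n$ of all subsets of an $n$-element set. An interval $[H,G]$ is called Eulerian or Boolean if it is so as a lattice.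

Boolean lattices are Eulerian: $\mu(X,Y)=(-1)^{|Y\setminus X|}$. The subgroup lattice of $C_{30}$ is $B_3$. Write $\mathcal Q$ for the face lattice of a square; it has $10$ elements and rank $3$. Let us check that it is Eulerian. Intervals of rank $0$ and $1$ always have $\mu=1$ and $\mu=-1$. An interval of rank $2$ runs from the empty face to an edge, or from a vertex to the whole square. In both cases there are exactly two elements in the middle, so $\mu=-(1-2)=1$. Finally $\mu(\hat0,\hat1)=-(1-4+4)=-1$, as computed above.

The subgroup lattice of a finite group is the interval with $H=1$. For it the following is known: if the subgroup lattice of a finite group is Eulerian, then it is Boolean. The question, posed at mathoverflow.net/revisions/282683/2, is whether this persists for intervals. *Do there exist finite groups $H\le G$ such that $[H,G]$ is Eulerian but not Boolean?* The answer is yes.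

**Theorem 1.** There are finite groups $H\le G$ such that $[H,G]$ is isomorphic to the face lattice $\mathcal Q$ of a square (10 elements, rank 3). In particular $[H,G]$ is Eulerian and not Boolean.

**Theorem 2.** For all $a,b\ge 0$ the lattice $\mathcal Q^a\times B_b$ ($B_b$ Boolean of rank $b$) is an interval of finite groups. Consequently a non-Boolean Eulerian interval of finite groups of rank $n$ exists if and only if $n\ge 3$.

The groups in Theorem 1 will be explicit: $H=GL_4(8)$ and $G=N\rtimes H$ with $N\cong SL_2(8)^m$, $m=|GL_4(8)|/(7^2\cdot 504)$.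

The smallest ranks can be settled by hand, and they show why we aim for rank $3$.

**Lemma 3.** An Eulerian lattice of rank at most $2$ is Boolean.

*Proof.* In rank $0$ and $1$ the lattice has one or two elements and is $B_0$ or $B_1$. In rank $2$, if there are $k$ elements strictly between $\hat0$ and $\hat1$, then $1=\mu(\hat0,\hat1)=-(1-k)=k-1$. So $k=2$ and the lattice is $B_2$. $\square$

In particular every rank-$2$ interval of an Eulerian lattice has exactly two middle elements. In rank $3$, with $p$ atoms and $c$ coatoms, each coatom lies above exactly two atoms and each atom below exactly two coatoms. So $p=c\geq 2$, and two coatoms share at most one atom because we are in a lattice. This excludes $p=2$. If $p=3$ the coatoms are the three pairs of atoms and we get $B_3$. If $p=4$ the coatoms are the edges of a graph on four vertices with all degrees $2$ and no repeated edge, which is a $4$-cycle, so we get $\mathcal Q$. If $p\ge5$ there are at least $12$ elements.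

In rank at least $4$, take $z<w$ of ranks $3$ and $4$. The interval $[\hat0,z]$ has at least $8$ elements. For two distinct $y,y'<z$ of rank $2$ let $z'$ and $z''$ be the elements other than $z$ in the middle of $[y,w]$ and $[y',w]$. If $z'=z''$, then $z\wedge z'\ge y\vee y'=z$, which is false. So there are at least $8+3=11$ elements. Thus $\mathcal Q$ is the smallest non-Boolean Eulerian lattice, and it is the natural target.

## 2. Split extensions, and why the kernel cannot be abelian

To control all subgroups between $H$ and $G$, it is natural to take $G=N\rtimes H$.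

**Lemma 4.** Let $G=N\rtimes H$ be finite. Then $M\mapsto MH$ is an isomorphism from the lattice of $H$-invariant subgroups of $N$ onto $[H,G]$, with inverse $K\mapsto K\cap N$.

*Proof.* If $H\le K\le G=NH$, Dedekind's law gives $K=(K\cap N)H$, and $K\cap N$ is $H$-invariant since $H\le K$ and $N$ is normal. Conversely, if $M\le N$ is $H$-invariant, then $MH$ is a subgroup, and Dedekind's law gives $N\cap MH=M(N\cap H)=M$. Both maps preserve inclusion. $\square$

The first thing to try is $N$ abelian. Then the $H$-invariant subgroups are the submodules of a finite $\mathbb Z H$-module, objects we understand well. But composition length then satisfies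
$$\ell(X+Y)+\ell(X\cap Y)=\ell(X)+\ell(Y).$$
If the submodule lattice were $\mathcal Q$, length would be rank. Take for $X,Y$ two opposite vertices of the square. Their meet is the empty face, and their join is the whole square, because no edge contains both. The formula would say $3+0=1+1$. So abelian $N$ can never give the square: the failure is modularity, and it occurs at opposite vertices.

We therefore take $N$ to be a direct power of a nonabelian simple group $S$, with $H$ permuting the factors while also twisting them by automorphisms. The invariant subgroups of such an $N$ can be listed completely.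

## 3. Twisted functions and the poset of extensions

Maps act on the left. Let $S$ be a nonabelian finite simple group, and for $s\in S$ let $c_s$ be the map $x\mapsto sxs^{-1}$. Recall that $\alpha c_s\alpha^{-1}=c_{\alpha(s)}$ for $\alpha\in\mathrm{Aut}(S)$. Hence $\mathrm{Inn}(S)$ is normal in $\mathrm{Aut}(S)$. If $\alpha$ centralizes $\mathrm{Inn}(S)$, then $c_{\alpha(s)}=c_s$ for all $s$, and $Z(S)=1$ gives $\alpha=1$. So $\mathrm{Inn}(S)\cong S$ and $C_{\mathrm{Aut}(S)}(\mathrm{Inn}(S))=1$.

Let $A\le H$ be finite groups and $\varphi:A\to\mathrm{Aut}(S)$ a homomorphism with $\varphi(A)\ge\mathrm{Inn}(S)$.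

**Definition (the poset $\Gamma$).** $\Gamma$ is the set of pairs $(L,\psi)$ with $A\le L\le H$ and $\psi:L\to\mathrm{Aut}(S)$ a homomorphism with $\psi|_A=\varphi$. Put $(L,\psi)\le(L',\psi')$ if and only if $L\le L'$ and $\psi'|_L=\psi$.

**Definition (twisted functions).** For $(L,\psi)\in\Gamma$ let $N(L,\psi)$ be the group, under pointwise multiplication, of all $f:H\to S$ with
$$f(hl)=\psi(l)^{-1}(f(h))\qquad\text{for all }h\in H,\ l\in L. \tag{1}$$
Put $N=N(A,\varphi)$. The group $H$ acts on $N$ by $(k\cdot f)(h)=f(k^{-1}h)$, and $G=N\rtimes H$.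

Condition (1) is consistent, since $\psi(ll')^{-1}=\psi(l')^{-1}\psi(l)^{-1}$. Each $N(L,\psi)$ is contained in $N$ because $\psi|_A=\varphi$, and it is $H$-invariant because $H$ acts on the left while (1) concerns the right. Let $h_1,\dots,h_m$ represent the cosets $hL$. For any $s_1,\dots,s_m\in S$ the formula $f(h_il)=\psi(l)^{-1}(s_i)$ defines a function satisfying (1), and it is the only one with $f(h_i)=s_i$. Hence
$$N(L,\psi)\to S^m,\qquad f\mapsto (f(h_1),\dots,f(h_m)) \tag{2}$$
is an isomorphism of groups.

*Example.* Let $H=A=S$ and $\varphi(a)=c_a$. A function $f\in N$ is determined by $s=f(1)$, so $N\cong S$, and $(k\cdot f)(1)=f(k^{-1})=c_k(s)$. So $G=S\rtimes S$ with conjugation action. The map $(s,k)\mapsto(sk,k)$ identifies $G$ with $S\times S$ and $H$ with the diagonal. Here $\Gamma$ has the single element $(A,\varphi)$, and Proposition 6 below will say that $[H,G]$ has two elements: the diagonal is maximal in $S\times S$.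

**Lemma 5.** Every normal subgroup $M$ of $S^m$ is the product of some of the factors. In particular, a normal subgroup that projects onto every factor is $S^m$.

*Proof.* Suppose $M$ has an element $x$ whose $i$-th coordinate $x_i$ is not $1$. Choose $s\in S$ not commuting with $x_i$, and view $s$ in the $i$-th factor. The commutator of $x$ and $s$ is a nontrivial element of $M$ in the $i$-th factor. The intersection of $M$ with that factor is normal in it, hence is the whole factor. So $M$ contains each factor to which it projects nontrivially. $\square$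

**Proposition 6.** $[H,G]$ is isomorphic to the dual of the poset $\Gamma\cup\{\hat1\}$, where $\hat1$ is an added top element.

*Proof.* By Lemma 4, $[H,G]$ is isomorphic to the lattice of $H$-invariant subgroups of $N$. The trivial subgroup will correspond to $\hat1$. It remains to show that the nontrivial invariant subgroups are exactly the $N(L,\psi)$, and that inclusion among them reverses the order of $\Gamma$.

**Step 1.** *This step shows $N(L',\psi')\le N(L,\psi)\iff(L,\psi)\le(L',\psi')$; in particular different pairs give different subgroups.* The direction "$\Leftarrow$" is clear from (1). Conversely assume $N(L',\psi')\le N(L,\psi)$. If some $l\in L$ is not in $L'$, then $1$ and $l$ lie in different cosets of $L'$, so by (2) there is $f\in N(L',\psi')$ with $f(1)=1$ and $f(l)\ne1$. But $f\in N(L,\psi)$ forces $f(l)=\psi(l)^{-1}(f(1))=1$, a contradiction. So $L\le L'$. For $l\in L$ and $s\in S$ choose $f\in N(L',\psi')$ with $f(1)=s$. Then $\psi'(l)^{-1}(s)=f(l)=\psi(l)^{-1}(s)$. Hence $\psi'|_L=\psi$.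

**Step 2.** *Given an $H$-invariant $K$ with $1\neq K\le N$, this step shows that all evaluations on $K$ are onto $S$.* Let $e_h:K\to S$, $e_h(f)=f(h)$. For $a\in A$,
$$(a\cdot f)(1)=f(a^{-1})=\varphi(a)(f(1)). \tag{3}$$
So $e_1(K)$ is $\varphi(A)$-invariant, hence normal in $S$, hence $1$ or $S$. Since $f(h)=(h^{-1}\cdot f)(1)$, we have $e_h(K)=e_1(K)$ for all $h$. If $e_1(K)=1$ then every $f\in K$ vanishes everywhere and $K=1$. So $e_h(K)=S$ for every $h$.

**Step 3.** *This step constructs the pair $(L,\psi)$ from $K$.* Let $K_h=\ker e_h$. Since $(k\cdot f)(kh)=f(h)$, we have $k\cdot K_h=K_{kh}$. So $L=\{l\in H:K_l=K_1\}$ is the stabilizer of $K_1$ in $H$, a subgroup. It contains $A$, because $f(a)=\varphi(a)^{-1}(f(1))$ shows $K_a=K_1$. For $l\in L$ the surjections $e_1$ and $e_l$ have the same kernel, so there is a unique $\theta_l\in\mathrm{Aut}(S)$ with $f(l)=\theta_l(f(1))$ for all $f\in K$. Applying this to $h^{-1}\cdot f\in K$ gives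
$$f(hl)=(h^{-1}\cdot f)(l)=\theta_l\big((h^{-1}\cdot f)(1)\big)=\theta_l(f(h)).$$
So $f(ll')=\theta_{l'}(f(l))=\theta_{l'}\theta_l(f(1))$, that is, $\theta_{ll'}=\theta_{l'}\theta_l$. Hence $\psi(l)=\theta_l^{-1}$ defines a homomorphism on $L$. It extends $\varphi$, since $\theta_a=\varphi(a)^{-1}$, and the displayed formula is (1). So $(L,\psi)\in\Gamma$ and $K\le N(L,\psi)$.

**Step 4.** *This step shows $K=N(L,\psi)$ by proving that $K$ is as large as possible.* Let $h_1,\dots,h_m$ represent the cosets $hL$. Since $K_{h_i}=h_i\cdot K_1$, we have $K_{h_i}=K_{h_j}$ only if $h_i^{-1}h_j\in L$. So the $K_{h_i}$ are pairwise distinct normal subgroups of $K$, each with quotient $S$. We claim that for each $j\le m$ the map $K\to\prod_{i\le j}K/K_{h_i}\cong S^j$ is onto. For $j=1$ this is clear. For $j>1$ let $D=\bigcap_{i<j}K_{h_i}$, so $K/D\cong S^{j-1}$ by induction. If $D\le K_{h_j}$, then $K_{h_j}/D$ is a normal subgroup of $S^{j-1}$ with quotient $S$. By Lemma 5 it is the product of all factors but one, which means $K_{h_j}=K_{h_i}$ for some $i<j$, a contradiction. So $D\not\le K_{h_j}$. As $K/K_{h_j}$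 is simple, $DK_{h_j}=K$, and therefore $K/(D\cap K_{h_j})\cong K/D\times K/K_{h_j}$, which is the claim for $j$. For $j=m$: $K\to S^m$ is onto, and it is the restriction to $K$ of the isomorphism (2). So $K=N(L,\psi)$. $\square$

The problem is now about extending one homomorphism. The following dichotomy will be used at every extension.

**Lemma 7.** Let $(L,\psi)\in\Gamma$, and let $X\le L$ be normalized by $A$. Then $\psi(X)=1$ or $\psi(X)\ge\mathrm{Inn}(S)$.

*Proof.* $\psi(X)$ is normalized by $\varphi(A)\ge\mathrm{Inn}(S)$. So $\psi(X)\cap\mathrm{Inn}(S)$ is normal in $\mathrm{Inn}(S)\cong S$; if it is not $\mathrm{Inn}(S)$, it is $1$. In that case $[\psi(X),\mathrm{Inn}(S)]\le\psi(X)\cap\mathrm{Inn}(S)=1$, because each of the two groups normalizes the other. Then $\psi(X)\le C_{\mathrm{Aut}(S)}(\mathrm{Inn}(S))=1$. $\square$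

*Example.* Let $H=S\times S$, let $A$ be the diagonal, and $\varphi(s,s)=c_s$. Let $J$ be a subgroup with $A\le J\le H$. The group $J\cap(S\times1)$ is normalized by the first projection of $J$, which is $S$. So it is $1$ or $S\times 1$, and $J=A$ or $J=H$ accordingly. An extension $\psi$ of $\varphi$ to $H$ cannot be nontrivial on both factors: by Lemma 7 both images would contain $\mathrm{Inn}(S)$, yet they commute with each other. It cannot be trivial on both. So it kills exactly one factor, and it is then determined by $\varphi$, because $H$ is the product of that factor and $A$. Both possibilities occur: $(s_1,s_2)\mapsto c_{s_2}$ and $(s_1,s_2)\mapsto c_{s_1}$. So $\Gamma$ has a least element and two elements above it, and $[H,G]\cong B_2$. Two different elements of $\Gamma$ can live on the *same* subgroup. This is what will produce the square.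

## 4. Two binary choices inside a block decomposition

The vertices and edges of a square form a $4$-cycle, and a $4$-cycle is the complete bipartite graph between $\{x_1,x_2\}$ and $\{y_+,y_-\}$. So a face that is neither empty nor the whole square is the same as a partial outcome of two independent binary choices: $x_i$ (first choice made), $y_\pm$ (second choice made), or an edge $z_{i,\pm}$ (both made).

The example above provides one binary choice: which factor of $S\times S$ to kill. A second one is available inside $GL_4$. Let $F$ be a field with $q=2^e\ge4$ elements, $W_1=W_2=F^2$, $V=W_1\oplus W_2$, $H=GL(V)$, $S=SL_2(q)$ (simple), and write $(x,y)$ for the block diagonal element with blocks $x,y$. Let $\sigma$ be an automorphism of $F$, applied to matrices entry by entry, and put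
$$T=\{(\lambda,\mu):\lambda,\mu\in F^*\},\quad S_1=\{(s,1):s\in S\},\quad S_2=\{(1,s):s\in S\},\quad A_0=\{(s,\sigma(s)):s\in S\},$$
$$A=T\times A_0,\qquad Q=GL(W_1)\times GL(W_2)=T\times S_1\times S_2 .$$
The last equality holds because the scalar $\lambda$ has determinant $\lambda^2$ on $F^2$ and squaring is bijective on $F^*$. Let
$$\varphi:A\to\mathrm{Inn}(S),\qquad t\,(s,\sigma(s))\mapsto c_s,\qquad\text{so}\quad \varphi(A)=\mathrm{Inn}(S),\quad\ker\varphi=T.$$
Let $U^+=1+\mathrm{Hom}(W_2,W_1)$ and $U^-=1+\mathrm{Hom}(W_1,W_2)$. These are elementary abelian $2$-groups with $U^\pm\cap Q=1$, and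
$$(x,y)(1+X)(x,y)^{-1}=1+xXy^{-1}\quad (X\in\mathrm{Hom}(W_2,W_1)),$$
so $Q$ normalizes $U^+$, and likewise $U^-$. The stabilizers of $W_1$ and $W_2$ in $H$ are $U^+Q$ and $U^-Q$.

The second choice is which of $U^+,U^-$ to adjoin. At the level of groups alone we see the six groups $A$, $Q$, $U^\pm A$, $U^\pm Q$, and above $A$ they form a path
$$U^+A\;<\;U^+Q\;>\;Q\;<\;U^-Q\;>\;U^-A.$$
Over $Q$ there are two extensions of $\varphi$: for $i=1,2$ we have $Q=S_i\rtimes A$. Indeed, if $t(s,\sigma(s))\in S_1$, its second block is a scalar times $\sigma(s)$ and equals $1$. So $\sigma(s)$ is a scalar of determinant $1$, hence $s=1$. Then $t\in S_1$, and $t=1$ for the same reason. So $A\cap S_1=1$, similarly $A\cap S_2=1$, and $|S_i||A|=|Q|$. So we may kill $S_i$ and use $\varphi$ on $Q/S_i\cong A$; call the result $\psi_i$. Its kernel is $TS_i$, so $\psi_1\ne\psi_2$. Letting $U^\pm$ act trivially, we extend $\varphi$ to $U^\pm A$ and each $\psi_i$ to $U^\pm Q=U^\pm\rtimes Q$. This doubles the middle of the path together with both of its edges, and the path closes up to a $4$-cycle. So for *every* choice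 of $\sigma$ the poset $\Gamma$ contains at least these nine pairs, and the whole question is whether it contains others.

The first choice to try is $\sigma=1$, the honest diagonal. It fails at two points. First, $\mathrm{Hom}(W_2,W_1)=M_2(F)$ with the action $X\mapsto sXs^{-1}$ contains the invariant line of scalar matrices. So $U_0=\{1+cE:c\in F\}$, with $E:W_2\to W_1$ the identity of $F^2$, is normalized by $A$, and $U_0A$ with $\psi(U_0)=1$ is a tenth pair. Second, the block swap $n$, with $n(x,y)n^{-1}=(y,x)$ and $n^2=1$, centralizes $A_0$ and normalizes $T$. So $L=(T\langle n\rangle)\times A_0$ has an extension of $\varphi$ that kills $T\langle n\rangle$, another pair.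

So one twists. Over $F=\mathbb F_4$ with $\sigma(x)=x^2$ the swap still intervenes: $n(s,\sigma(s))n^{-1}=(\sigma(s),s)=(\sigma(s),\sigma(\sigma(s)))$ because $\sigma^2=1$. Hence $n$ normalizes $A$. Since $\sigma c_s\sigma^{-1}=c_{\sigma(s)}$ in $\mathrm{Aut}(S)$, the rule $an^j\mapsto\varphi(a)\sigma^j$ is a homomorphism on $A\rtimes\langle n\rangle$ extending $\varphi$. This is again a tenth pair, since $A\langle n\rangle$ is none of the six groups. What is needed is a twist with $\sigma^2\ne1$, and the smallest field that has one is $\mathbb F_8$.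

## 5. The twisted diagonal in $GL_4(8)$

From now on $F=\mathbb F_8$, $\sigma(x)=x^2$, so $\sigma^2\neq1$, and all notation is as in Section 4. Thus $S=SL_2(8)$ is simple of order $504$, $H=GL_4(8)$, $T\cong C_7\times C_7$, $|A|=7^2\cdot504$. For $\lambda\ne\mu$ the element $(\lambda,\mu)$ has eigenspaces $W_1$ and $W_2$, so
$$C_H((\lambda,\mu))=Q\ \ (\lambda\ne\mu),\qquad C_H(T)=Q. \tag{4}$$

**Lemma 8.** The $A$-invariant subspaces of $V$ are $0,W_1,W_2,V$.

*Proof.* A subspace invariant under $(\lambda,1)$, $\lambda\ne1$, is the sum of its intersections with the eigenspaces $W_1$ and $W_2$. The group $A_0$ acts on $W_1$ as $SL_2(8)$ and on $W_2$ as $\sigma(SL_2(8))=SL_2(8)$, and $SL_2(8)$ is irreducible on $F^2$. $\square$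

**Lemma 9.** $\mathrm{Hom}(W_2,W_1)$ and $\mathrm{Hom}(W_1,W_2)$ are irreducible $FA_0$-modules. Hence a subgroup of $U^+$ (or of $U^-$) normalized by $A$ is $1$ or $U^+$ (respectively $U^-$).

*Proof.* The first module is $M_2(F)$ with action $X\mapsto sX\sigma(s)^{-1}$. Let $M\ne0$ be an invariant subspace. Take $s=\mathrm{diag}(a,a^{-1})$ with $a$ of order $7$, so $\sigma(s)^{-1}=\mathrm{diag}(a^{-2},a^2)$. The matrix units $E_{11},E_{12},E_{21},E_{22}$ are eigenvectors with eigenvalues $a^{-1},a^3,a^{-3},a$. These are distinct, as the exponents are $6,3,4,1$ modulo $7$, so $M$ is spanned by some of the $E_{ij}$, and with any element $M$ contains each $E_{ij}$ that occurs in it. Now take $s=\begin{pmatrix}1&c\\0&1\end{pmatrix}$ with $c\ne0$, where $\sigma(s)^{-1}=\begin{pmatrix}1&c^2\\0&1\end{pmatrix}$ in characteristic $2$. Then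
$$E_{11}\mapsto E_{11}+c^2E_{12},\qquad E_{22}\mapsto E_{22}+cE_{12},\qquad E_{21}\mapsto E_{21}+cE_{11}+c^2E_{22}+c^3E_{12}.$$
Whichever $E_{ij}$ lies in $M$, we get $E_{12}\in M$. Finally $s=\begin{pmatrix}1&0\\c&1\end{pmatrix}$ sends $E_{12}$ to $c^2E_{11}+E_{12}+c^3E_{21}+cE_{22}$, so $M$ contains all $E_{ij}$.

The second module has action $Y\mapsto\sigma(s)Ys^{-1}$. The nondegenerate form $\mathrm{tr}(XY)$ is invariant, since $\mathrm{tr}(sX\sigma(s)^{-1}\sigma(s)Ys^{-1})=\mathrm{tr}(XY)$. So the second module is dual to the first and is irreducible too.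

For the last statement: $(\lambda,\mu)$ acts on $\mathrm{Hom}(W_2,W_1)$ as the scalar $\lambda\mu^{-1}$ and on $\mathrm{Hom}(W_1,W_2)$ as $\mu\lambda^{-1}$, so $T$ induces all scalars of $F^*$. A subgroup of $U^\pm$ normalized by $A=TA_0$ therefore corresponds to an $FA_0$-submodule. $\square$

**Lemma 10.** The only subgroups between $A$ and $Q$ are $A$ and $Q$.

*Proof.* Such subgroups contain $T$, so they have the form $T\times J$ with $A_0\le J\le S_1\times S_2$. The group $J\cap S_1$ is normalized by $J$, and $J$ acts on $S_1$ through its projection to $S_1$, which is all of $S_1$ because $A_0\le J$. So $J\cap S_1$ is $1$ or $S_1$. In the first case $J$ projects injectively to $S_2$, so $|J|\le504=|A_0|$ and $J=A_0$. In the second case $J\ge S_1A_0=S_1\times S_2$. $\square$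

**Lemma 11.** No $n\in H$ interchanging $W_1$ and $W_2$ normalizes $A$.

*Proof.* Suppose $n$ does. It normalizes the commutator subgroup $A'=A_0$ ($T$ is central and abelian, $A_0\cong S$ is perfect). So $n(s,\sigma(s))n^{-1}=(\alpha(s),\sigma(\alpha(s)))$ for some map $\alpha:S\to S$. Transport by $n:W_1\to W_2$ shows that $s$ and $\sigma(\alpha(s))$ have the same trace, and transport by $n:W_2\to W_1$ shows that $\sigma(s)$ and $\alpha(s)$ do:
$$\mathrm{tr}\,s=\sigma(\mathrm{tr}\,\alpha(s)),\qquad\sigma(\mathrm{tr}\,s)=\mathrm{tr}\,\alpha(s).$$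
So $\mathrm{tr}\,s=\sigma^2(\mathrm{tr}\,s)$ for all $s\in S$. The matrix $\begin{pmatrix}0&1\\1&c\end{pmatrix}$ has determinant $-1=1$ and trace $c$, so all elements of $F$ are traces. Hence $\sigma^2=1$, a contradiction. $\square$

## 6. The nine pairs with $L$ reducible

**Proposition 12.** The pairs $(L,\psi)\in\Gamma$ with $L$ reducible on $V$ are exactly the following nine: $(A,\varphi)$; $x_i=(Q,\psi_i)$ for $i=1,2$; $y_\pm=U^\pm A$ with its unique extension of $\varphi$; $z_{i,\pm}=(U^\pm Q,\psi_i^\pm)$ for $i=1,2$, where $\psi_i^\pm$ is trivial on $U^\pm$ and $\psi_i^\pm|_Q=\psi_i$. Here $\ker\psi_i=TS_i$.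

*Proof.* **Step 1.** *This step finds the groups $L$.* Since $A\le L$, Lemma 8 shows that a reducible $L$ stabilizes $W_1$ or $W_2$. Suppose it stabilizes $W_1$ (the other case is identical, with $U^-$), so $L\le U^+Q$. Let $l=ux\in L$ with $u=1+X\in U^+$, $x\in Q$, and let $t=(\lambda,1)\in T\le L$ with $\lambda\ne1$. As $x$ commutes with $t$,
$$l\,t\,l^{-1}t^{-1}=u\,(tu^{-1}t^{-1})=(1+X)(1-\lambda X)=1+(1-\lambda)X\in L\cap U^+,$$
using $X^2=0$. The group $L\cap U^+$ is normalized by $A$, so by Lemma 9 it corresponds to an $F$-subspace. Since $1-\lambda\ne0$, we get $u\in L$ and then $x\in L$. Hence $L=(L\cap U^+)(L\cap Q)$. By Lemma 9 the first factor is $1$ or $U^+$, by Lemma 10 the second is $A$ or $Q$. So $L\in\{A,Q,U^+A,U^+Q\}$, and in total $L$ is one of $A,Q,U^\pm A,U^\pm Q$. All six are reducible.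

**Step 2.** *This step finds the extensions of $\varphi$ to each group.* For $L=A$ there is only $\varphi$.

Let $L=Q$. Each $S_i$ is normal in $Q$, so by Lemma 7 each $\psi(S_i)$ is $1$ or contains $\mathrm{Inn}(S)$. Both cannot contain $\mathrm{Inn}(S)$, since $S_1$ and $S_2$ commute and $\mathrm{Inn}(S)$ is not abelian. Both cannot be $1$, since $A_0\le S_1S_2$ and $\psi(A_0)=\mathrm{Inn}(S)$. So exactly one $S_i$ is in $\ker\psi$. As $Q=S_i\rtimes A$ (Section 4), $\psi$ is the composite $Q\to Q/S_i\cong A\to\mathrm{Aut}(S)$ with $\varphi$, that is, $\psi=\psi_i$. So there are exactly the two extensions $\psi_1\neq\psi_2$, with $\ker\psi_i=TS_i$.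

Let $L=U^\pm A$ or $U^\pm Q$. Then $\psi(U^\pm)$ is abelian and $U^\pm$ is normalized by $A$, so Lemma 7 gives $\psi(U^\pm)=1$. Hence $\psi$ is determined by its restriction to $A$, respectively to $Q$. Since $U^\pm A=U^\pm\rtimes A$ and $U^\pm Q=U^\pm\rtimes Q$, every choice of that restriction extends. This gives one extension to each $U^\pm A$ and two to each $U^\pm Q$. The total is $1+2+2+4=9$. $\square$

To finish Theorem 1 we must show that no irreducible $L$ carries an extension. Suppose $(L,\psi)\in\Gamma$ with $L$ irreducible, and put $C=\ker\psi$, a normal subgroup of $L$. Then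
$$C\cap A=\ker\varphi=T. \tag{5}$$
By Lemma 10, $L\cap Q$ is $A$ or $Q$. The two cases are quite different: in the first, $C$ turns out to be too small to be normal in an irreducible group, and in the second too large.

## 7. Irreducible overgroups meeting $Q$ in $A$: a normal 7-complement

**Proposition 13.** There is no $(L,\psi)\in\Gamma$ with $L$ irreducible on $V$ and $L\cap Q=A$.

*Proof.* Suppose there is one. By (5), $C\cap Q=C\cap L\cap Q=C\cap A=T$.

**Step 1.** *This step shows $N_C(T)=T$, so that transfer applies.* Let $n\in N_C(T)$. It permutes the two weight spaces $W_1,W_2$ of $T$. If it fixes both, then $n\in C\cap Q=T$. Suppose it interchanges them, and let $a\in A$. Then $nan^{-1}a^{-1}=n\cdot(an^{-1}a^{-1})$ lies in $C$, because $C$ is normal in $L$. It fixes $W_1$ and $W_2$, because $nan^{-1}$ and $a$ do. So it lies in $C\cap Q=T$, and $nan^{-1}\in Ta\subseteq A$. Thus $n$ normalizes $A$, contradicting Lemma 11.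

**Step 2.** *This step splits off $T$ from $C$.* A $7$-subgroup that is not Sylow is strictly smaller than its normalizer in a Sylow $7$-subgroup containing it. So $T$ is a Sylow $7$-subgroup of $C$ by Step 1, and it is central in $N_C(T)=T$. Burnside's transfer theorem gives $C=K\rtimes T$ with $7\nmid|K|$. The subgroup $K$ is the set of elements of $C$ of order prime to $7$, so it is characteristic in $C$ and therefore normal in $L$. Let $t_1=(\lambda,1)$ with $\lambda$ of order $7$. By (4), $C_K(t_1)\le K\cap Q\le K\cap (C\cap Q)=K\cap T=1$.

**Step 3.** *This step shows that $K$ is a $2$-group, since $V$ is too small for anything else.* Let $r$ be an odd prime dividing $|K|$. The number of Sylow $r$-subgroups of $K$ divides $|K|$, so it is prime to $7$. The group $\langle t_1\rangle$ of order $7$ permutes them by conjugation, so it normalizes one of them, say $K_r$. Put $Y=Z(K_r)\ne1$, also normalized by $t_1$. Since $r\ne2$, over the algebraic closure $\overline F$ we have $V\otimes\overline F=\bigoplus_\chi V_\chi$, a sum of weight spaces for characters $\chi:Y\to\overline F^*$. Since $Y$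 acts faithfully, $V_\chi\ne0$ for some $\chi\ne1$. The element $t_1$ permutes the $V_\chi$. If $\chi$ is fixed, then $\chi(t_1yt_1^{-1})=\chi(y)$ for all $y\in Y$, so $\chi$ is trivial on the image of
$$Y\to Y,\qquad y\mapsto y^{-1}\,t_1yt_1^{-1}.$$
This map is an endomorphism because $Y$ is abelian, and its kernel is $C_Y(t_1)=1$. So it is onto, and $\chi=1$. Hence the nontrivial weights that occur lie in orbits of length $7$, and $\dim V\ge7$. But $\dim V=4$, a contradiction.

**Step 4.** *This step removes $K$ and reaches the final contradiction.* $K$ is a $2$-group acting on a vector space of characteristic $2$, so $C_V(K)\ne0$. It is $L$-invariant because $K$ is normal in $L$. As $L$ is irreducible, $C_V(K)=V$ and $K=1$. So $C=T$ is normal in $L$, and $L$ permutes $\{W_1,W_2\}$. By irreducibility some $l\in L$ interchanges them. Also $C_L(T)=L\cap Q=A$ is normal in $L$, because $T$ is. So $l$ normalizes $A$, contradicting Lemma 11. $\square$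

## 8. Irreducible overgroups containing $Q$: transvections in the kernel

**Proposition 14.** There is no $(L,\psi)\in\Gamma$ with $L$ irreducible on $V$ and $Q\le L$.

*Proof.* Suppose there is one. The restriction $\psi|_Q$ extends $\varphi$, so by Proposition 12 it is $\psi_1$ or $\psi_2$. We treat $\psi|_Q=\psi_1$. What we use is
$$C\trianglelefteq L,\quad Q\le L,\quad C\cap Q=TS_1,\quad C\cap S_2=1, \tag{6}$$
the irreducibility of $L$, and Lemma 9 for subgroups of both $U^+$ and $U^-$. If $\psi|_Q=\psi_2$, the same holds with the indices $1,2$ exchanged, and the argument applies with $W_1,W_2$ and $U^+,U^-$ exchanged. Note that $Q$ normalizes $C$.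

The plan is to spread the transvections that $S_1$ puts into $C$ until $C$ contains both $U^+$ and $U^-$, whose commutators reach into $S_2$.

**Step 1.** *This step shows that neither $W_1$ nor $W_2$ is $C$-invariant, which gives the elements of $C$ that do the spreading.* A $C$-invariant subspace is $TS_1$-invariant, so it has the form $X_1\oplus X_2$ with $X_1\in\{0,W_1\}$ and $X_2\le W_2$. The only ones of this form of dimension $2$ are $W_1$ and $W_2$. Suppose $W_j$ is $C$-invariant. As $C$ is normal in $L$, every $lW_j$ with $l\in L$ is $C$-invariant of dimension $2$, hence equal to $W_1$ or $W_2$. By irreducibility of $L$ both occur, so both $W_1$ and $W_2$ are $C$-invariant. Then $C\le Q$, and $C=C\cap Q=TS_1$. So $S_1=C'$ is normal in $L$, and $[V,S_1]=W_1$ is $L$-invariant, a contradiction.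

**Step 2.** *This step sets up a calculus of transvections.* For $u\in V$ and $\xi\in V^*$ with $\xi(u)=0$ let $\tau_{u,\xi}(v)=v+\xi(v)u$. Direct computation gives, whenever all terms are defined,
$$g\,\tau_{u,\xi}\,g^{-1}=\tau_{gu,\,\xi g^{-1}},\qquad\tau_{u,\xi}\tau_{u,\xi'}=\tau_{u,\xi+\xi'},\qquad\tau_{u,\xi}\tau_{u',\xi}=\tau_{u+u',\xi}. \tag{7}$$
For instance $\tau_{u,\xi}\tau_{u,\xi'}(v)=v+\xi'(v)u+\xi(v)u+\xi'(v)\xi(u)u$, and the last term is $0$. Write $u=u_1+u_2$ and $\xi=\xi_1+\xi_2$ according to $V=W_1\oplus W_2$ and $V^*=W_1^*\oplus W_2^*$, where functionals on $W_1$ are extended by $0$ on $W_2$ and conversely. Let $\mathcal X$ be the set of pairs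
$$(u,\xi),\quad u\ne0,\ \xi\neq0,\ \xi(u)=0,\quad\text{with }\tau_{cu,\xi}\in C\text{ for all }c\in F .$$
By (7) and because $C$ and $Q$ normalize $C$, the set $\mathcal X$ is stable under $(u,\xi)\mapsto(gu,\xi g^{-1})$ for $g\in C$ and for $g\in Q$. It is stable under multiplying either entry by an element of $F^*$, since $\tau_{cu,\lambda\xi}=\tau_{c\lambda u,\xi}$. If $(u,\xi),(u,\xi')\in\mathcal X$ and $\xi\ne\xi'$, then $(u,\xi+\xi')\in\mathcal X$ (in characteristic $2$, $\xi+\xi'\neq0$); similarly for sums in the first entry. We call this *adding*. Two facts come from (6). Since $S_1\le C$,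
$$(u,\xi)\in\mathcal X\quad\text{for all }0\ne u\in W_1,\ 0\ne\xi\in W_1^*\text{ with }\xi(u)=0, \tag{8}$$
and since $C\cap S_2=1$,
$$\text{no }(u,\xi)\in\mathcal X\text{ has }u\in W_2\text{ and }\xi\in W_2^*. \tag{9}$$

**Step 3.** *This step proves: if $(u,\xi)\in\mathcal X$ and $u_2\ne0$, then $U^-\le C$.*

Suppose first $\xi_1\ne0$. We look for $x\in GL(W_1)$ with $xu_1=u_1$ and $\xi_1x^{-1}\ne\xi_1$. A functional fixed by $x$ vanishes on the image of $x-1$, so it is enough that the images of $x-1$, for all $x$ fixing $u_1$, span $W_1$. If $u_1=0$, take a scalar $x\ne1$, for which $x-1$ is onto. If $u_1\ne0$, choose a basis $u_1,w$ and use the two elements fixing $u_1$ with $w\mapsto w+u_1$ and with $w\mapsto\lambda w$, $\lambda\ne0,1$; the images of $x-1$ are $\langle u_1\rangle$ and $\langle w\rangle$. So $x$ exists. Conjugating by $(x,1)\in Q$ gives $(u,\xi_1x^{-1}+\xi_2)\in\mathcal X$. Adding $(u,\xi)$ gives $(u,\xi')\in\mathcal X$ with $0\ne\xi'=\xi_1+\xi_1x^{-1}\in W_1^*$. Now conjugate by $(1,\mu)$ with $\mu\ne0,1$. This fixes $\xi'$, so $(u_1+\mu u_2,\xi')\in\mathcal X$, and adding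 $(u,\xi')$ gives $((1+\mu)u_2,\xi')\in\mathcal X$. The corresponding transvection maps $W_1$ to $W_2$ modulo the identity, so it is a nontrivial element of $C\cap U^-$. Since $C\cap U^-$ is normalized by $A$, Lemma 9 gives $U^-\le C$.

Suppose now $\xi_1=0$. Then $\xi\in W_2^*$, and (9) gives $u_1\ne0$. Conjugating by $(\lambda,1)$ with $\lambda\ne0,1$ gives $(\lambda u_1+u_2,\xi)\in\mathcal X$. Adding $(u,\xi)$ gives $((1+\lambda)u_1,\xi)\in\mathcal X$, so $(u_1,\xi)\in\mathcal X$. Adding this to $(u,\xi)$ gives $(u_2,\xi)\in\mathcal X$, where $u_2\ne0$. This contradicts (9), so this case does not occur.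

**Step 4.** *This step proves the counterpart for functionals: if $(u,\xi)\in\mathcal X$ and $\xi_2\ne0$, then $U^+\le C$.*

Suppose first $u_1\ne0$. We look for $x\in GL(W_1)$ with $\xi_1x^{-1}=\xi_1$ and $xu_1\ne u_1$. If $\xi_1=0$, take a scalar $x\ne1$. If $\xi_1\ne0$, let $w$ span $\ker\xi_1$ in $W_1$ and let $\xi_1(v)=1$. The two elements given by $w\mapsto w,\ v\mapsto v+w$ and by $w\mapsto\lambda w,\ v\mapsto v$ ($\lambda\ne0,1$) fix $\xi_1$. A vector $\alpha w+\beta v$ fixed by the first has $\beta=0$, and if it is also fixed by the second, $\alpha=0$. As $u_1\neq0$, one of the two moves $u_1$. So $x$ exists. Conjugating by $(x,1)$ gives $(xu_1+u_2,\xi)\in\mathcal X$, and adding $(u,\xi)$ gives $(u',\xi)\in\mathcal X$ with $0\ne u'=u_1+xu_1\in W_1$. Conjugating by $(1,\mu)$, $\mu\ne0,1$, gives $(u',\xi_1+\mu^{-1}\xi_2)\in\mathcal X$, and adding $(u',\xi)$ gives $(u',(1+\mu^{-1})\xi_2)\in\mathcal X$. So $C\cap U^+\ne1$, and $U^+\le C$ by Lemma 9.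

Suppose now $u_1=0$. Then $u\in W_2$, and (9) gives $\xi_1\ne0$. Conjugating by $(\lambda,1)$, $\lambda\ne0,1$, gives $(u,\lambda^{-1}\xi_1+\xi_2)\in\mathcal X$. Adding $(u,\xi)$ gives $(u,(1+\lambda^{-1})\xi_1)\in\mathcal X$, so $(u,\xi_1)\in\mathcal X$. Adding to $(u,\xi)$ gives $(u,\xi_2)\in\mathcal X$ with $\xi_2\ne0$, contradicting (9).

**Step 5.** *This step feeds Step 1 into Steps 3 and 4 and concludes.* As $W_1$ is not $C$-invariant, there are $g\in C$ and $u\in W_1$ with $gu\notin W_1$. Choose $0\ne\xi\in W_1^*$ with $\xi(u)=0$. By (8), $(u,\xi)\in\mathcal X$, so $(gu,\xi g^{-1})\in\mathcal X$. The $W_2$-component of $gu$ is not $0$, so Step 3 gives $U^-\le C$.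

As $W_2$ is not $C$-invariant, there is $g\in C$ with $gW_2\ne W_2$. Now $W_2$ is the common kernel of the functionals in $W_1^*$, and $gW_2$ is the common kernel of the $\xi g^{-1}$, $\xi\in W_1^*$. If all $\xi g^{-1}$ were in $W_1^*$, they would fill $W_1^*$ by dimension, and $gW_2=W_2$. So some $\xi\in W_1^*$ has $\xi g^{-1}\notin W_1^*$; in particular $\xi\neq 0$. Choose $0\ne u\in W_1$ with $\xi(u)=0$. Then $(gu,\xi g^{-1})\in\mathcal X$, and the $W_2^*$-component of $\xi g^{-1}$ is not $0$. Step 4 gives $U^+\le C$.

Take the basis $e_1,e_2$ of $W_1$ and $e_3,e_4$ of $W_2$, and put $X=E_{31}$, $Y=E_{14}$. Then $1+X\in U^-$ and $1+Y\in U^+$ are involutions in $C$, with $XY=E_{34}$, $YX=0$ and $X^2=Y^2=0$. So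
$$[1+X,1+Y]=\big((1+X)(1+Y)\big)^2=(1+X+Y+XY)^2=1+(X+Y+XY)^2=1+XY=1+E_{34},$$
where all other products in the last square vanish. This is a nontrivial element of $C\cap S_2$, contradicting (6). $\square$

## 9. The square: proof of Theorem 1

By Propositions 12, 13 and 14, $\Gamma$ consists of exactly the nine pairs
$$(A,\varphi);\qquad x_1,\ x_2,\ y_+,\ y_-;\qquad z_{1,+},\ z_{2,+},\ z_{2,-},\ z_{1,-}.$$

**Step 1.** *This step determines the order.* $(A,\varphi)$ is the least element. We have $x_i<z_{j,\pm}$ if and only if $i=j$, because $\psi_j^\pm|_Q=\psi_j$ and $\psi_1\ne\psi_2$. We have $y_\varepsilon<z_{j,\delta}$ if and only if $\varepsilon=\delta$: the restriction of $\psi_j^{\varepsilon}$ to $U^\varepsilon A$ extends $\varphi$, so it is the unique extension, while $U^\pm A\not\le U^\mp Q$ because $U^+$ does not stabilize $W_2$ and $U^-$ does not stabilize $W_1$. There are no further strict relations. Indeed, $Q,U^+A,U^-A$ are pairwise incomparable, since $U^\pm A\cap Q=A$ and by what was just said. The groups $U^+Q$ and $U^-Q$ are incomparable. Finally, two different pairs with the same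 group are never comparable.

**Step 2.** *This step recognizes the square.* Each $z_{i,\varepsilon}$ lies above exactly $x_i$ and $y_\varepsilon$ among the four middle elements. So $\Gamma\cup\{\hat1\}$ is the face lattice of a square with empty face $(A,\varphi)$, with vertices in cyclic order $x_1,y_+,x_2,y_-$, and with edges $z_{1,+},z_{2,+},z_{2,-},z_{1,-}$ joining consecutive ones. The face lattice of a square is self-dual: send the $i$-th vertex to the edge from the $i$-th to the $(i+1)$-st vertex, and each edge with ends $i$ and $i+1$ to the vertex $i+1$. Vertex $i+1$ lies on the edges from $i$ to $i+1$ and from $i+1$ to $i+2$, which are the images of the ends of the edge joining vertices $i$ and $i+1$, so inclusion is reversed.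

By Proposition 6, $[H,G]\cong\mathcal Q$ with $H=GL_4(8)$, $G=N\rtimes H$, and $N\cong SL_2(8)^{m}$, $m=|H:A|=|GL_4(8)|/(7^2\cdot504)$ by (2). In Section 1 we checked that $\mathcal Q$ is Eulerian; it has ten elements, so it is not Boolean. This proves Theorem 1. $\square$

## 10. Products of intervals and all ranks at least 3: proof of Theorem 2

To reach higher ranks we want $[H\times X,G\times Y]$ to be the product of the two intervals. In general a subgroup of a direct product need not be a product. What saves us is that the interval of Theorem 1 contains no proper normal inclusion. Let $H\le G=N\rtimes H$ be as in Section 9.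

**Lemma 15.** If $J\trianglelefteq K$ with $J,K\in[H,G]$, then $J=K$.

*Proof.* By Lemma 4, $J=M_1H$ and $K=M_2H$ with $M_1=J\cap N$ and $M_2=K\cap N$ both $H$-invariant, $M_1\le M_2$. Both $J$ and $K\cap N$ are normal in $K$, so $M_1=J\cap(K\cap N)$ is normal in $M_2$.

Suppose $M_1\ne1$. By Proposition 6, $M_2=N(L,\psi)$ for some pair, and evaluation at points $h_1,\dots,h_m$ identifies $M_2$ with $S^m$. By Step 2 of the proof of Proposition 6, applied to the nontrivial $H$-invariant group $M_1$, all evaluations map $M_1$ onto $S$. So $M_1$ is a normal subgroup of $S^m$ projecting onto every factor, and $M_1=M_2$ by Lemma 5.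

Suppose $M_1=1$, so $H=J\trianglelefteq M_2H$. As $M_2$ is normal in $M_2H$ too, $[M_2,H]\le M_2\cap H=1$. So $H$ fixes every $f\in M_2$, which means that $f(k^{-1}h)=f(h)$ for all $k,h\in H$, so $f$ is constant. By (3), $f(1)=f(a^{-1})=\varphi(a)(f(1))$ for all $a\in A$. Since $\varphi(A)=\mathrm{Inn}(S)$, we get $f(1)\in Z(S)=1$. So $M_2=1=M_1$. $\square$

**Lemma 16.** For all finite groups $X\le Y$, $[H\times X,G\times Y]\cong[H,G]\times[X,Y]$.

*Proof.* Products $K_1\times K_2$ with $K_1\in[H,G]$ and $K_2\in[X,Y]$ lie in the interval, and $(K_1,K_2)\mapsto K_1\times K_2$ preserves and reflects the order. It remains to show that every $K\in[H\times X,G\times Y]$ is such a product. Let $K_1$ be the projection of $K$ to $G$ and $J_1=\{g\in G:(g,1)\in K\}$. Both contain $H$, and $J_1\trianglelefteq K_1$: if $(g,y)\in K$ and $(j,1)\in K$, then $(gjg^{-1},1)\in K$. So $J_1=K_1$ by Lemma 15. If $(g,y)\in K$, then $g\in K_1=J_1$, so $(g,1)\in K$ and hence $(1,y)\in K$. Thus $K=K_1\times K_2$ with $K_2=\{y:(1,y)\in K\}\ge X$. $\square$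

*Proof of Theorem 2.* **Step 1.** *This step realizes $\mathcal Q^a\times B_b$.* Let $Y$ be cyclic of order a product of $b$ distinct primes and $X=1$. The subgroups of $Y$ correspond to subsets of the set of these primes, so $[1,Y]\cong B_b$ (for $b=0$ take $Y=1$). Applying Lemma 16 $a$ times, each time with the pair $X\le Y$ obtained before, we get an interval isomorphic to $\mathcal Q^a\times B_b$.

**Step 2.** *This step shows that these give non-Boolean Eulerian intervals in every rank $n\ge3$.* In a product of graded lattices ranks add, and Möbius functions multiply: the product of the two Möbius functions satisfies the defining relations, because the sum over an interval of the product is the product of the two sums. So $\mathcal Q^a\times B_b$ is graded of rank $3a+b$ and Eulerian. If $a\ge1$ it has an interval isomorphic to $\mathcal Q$. Every interval of a Boolean lattice is Boolean, so $\mathcal Q^a\times B_b$ is not Boolean. With $a=1$ and $b=n-3$ we obtain every rank $n\ge3$.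

**Step 3.** *This step excludes ranks below $3$.* By Lemma 3 an Eulerian lattice of rank at most $2$ is Boolean. Hence a non-Boolean Eulerian interval of finite groups of rank $n$ exists if and only if $n\ge3$. $\square$
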